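# A broadcast on random hypertrees and the detection ellipse of a hypergraph block model

## 1. A random labelled hypertree and the memory of its boundary

Everything in these notes about impossibility turns on one random object. Fix constants $c_2,c_3\ge 0$ and $p_2,p_3\in[0,1]$, and put
$$\lambda_2=2p_2-1\in[-1,1],\qquad \lambda_3=\frac{4p_3-1}{3}\in\left[-\tfrac13,1\right],\qquad s=c_2\lambda_2^2+2c_3\lambda_3^2 .$$
For signs $\sigma_x,\sigma_y,\sigma_z\in\{\pm1\}$ let
$$f_2(\sigma_x,\sigma_y)=\tfrac12(1+\lambda_2\sigma_x\sigma_y),\qquad f_3(\sigma_x,\sigma_y,\sigma_z)=\tfrac14\bigl(1+\lambda_3(\sigma_x\sigma_y+\sigma_y\sigma_z+\sigma_x\sigma_z)\bigr).$$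
The sum of the three products is $3$ when the signs agree and $-1$ otherwise. So $f_2=p_2$ on equal signs and $1-p_2$ on different signs, while $f_3=p_3$ on monochromatic triples and $\frac{1-p_3}{3}$ on the others. If the first sign is fixed, $f_2$ is a probability law for the second one, since $p_2+(1-p_2)=1$, and $f_3$ is a probability law for the other two, since $p_3+3\cdot\frac{1-p_3}{3}=1$. If the first sign is uniform, any two of the three signs of a triple have correlation $\lambda_3$; this cannot go below $-\frac13$, because two of any three signs agree.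

**Definition (the hypertree $\mathcal T$).** The root $\rho$ has a uniform label in $\{\pm1\}$. Every vertex has, independently, Poisson$(c_2)$ downward 2-edges, with one child each, and Poisson$(c_3)$ downward 3-edges, with two children each. Given the label of the parent, the labels of the children in a $k$-edge are drawn from $f_k$, independently over edges. The *skeleton* is the tree without labels; given the skeleton, the labels have law $\frac12\prod_e f_{|e|}(\sigma_e)$. Write $\mathcal T_R$ for the first $R$ levels.

**Definition (memory of the boundary).** Let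
$$m_R=\mathbb E[\sigma_\rho\mid\text{skeleton of }\mathcal T_R,\ \text{labels at depth }R],\qquad x_R=\mathbb E\,m_R^2 .$$
So $x_0=1$, and $x_R$ measures how well the labels at depth $R$ determine the root.

Some instances with $R=1$:

* The root has one 2-edge and nothing else. Then $m_1=\lambda_2\sigma_y$ and $m_1^2=\lambda_2^2$.
* The root has two 2-edges. By Bayes, $m_1=\frac{2\lambda_2}{1+\lambda_2^2}\sigma_y$ if the children agree, which has probability $\frac{1+\lambda_2^2}{2}$, and $m_1=0$ otherwise. Hence $\mathbb E m_1^2=\frac{2\lambda_2^2}{1+\lambda_2^2}$.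
* The root has one 3-edge, with $\lambda_3>-1/3$ or not. The weight of $\sigma_\rho$ is $1+\lambda_3\sigma_y\sigma_z+\lambda_3(\sigma_y+\sigma_z)\sigma_\rho$. So $m_1=\frac{2\lambda_3}{1+\lambda_3}\sigma_y$ if the children agree, which has probability $\frac{1+\lambda_3}{2}$, and $m_1=0$ otherwise. Hence $\mathbb E m_1^2=\frac{2\lambda_3^2}{1+\lambda_3}$. For $p_3=0$, that is $\lambda_3=-\frac13$, every triple is split two against one; two agreeing children force the root, and $\mathbb E m_1^2=\frac13=3\lambda_3^2$.

We shall prove that $x_R\to0$ whenever $s\le1$, including $s=1$. The purpose of this tree is to settle a question about community detection, which comes next.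

## 2. The block model and the ellipse $s\le 1$

There are $n$ nodes, $n$ even, split into two clusters of equal size $N=n/2$. The split is $\sigma\in\{\pm1\}^n$, uniform among vectors with $\sum_x\sigma_x=0$. Given $\sigma$, there are $m_k=\lfloor c_kn/k\rfloor$ independent edges of size $k$ for $k\in\{2,3\}$, repeats allowed. With probability $p_k$ a $k$-edge is a uniform $k$-set inside one cluster; otherwise it is a uniform $k$-set that meets both clusters. The parameters stay fixed as $n\to\infty$. Let $E$ be the list of edges. An algorithm that gets the list instead of the multiset learns nothing more about $\sigma$, since given $\sigma$ the order within each size is exchangeable. Algorithms may use randomness independent of $(\sigma,E)$.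

An algorithm outputs $\tau\in\{\pm1\}^n$; its agreement with $\sigma$ up to a global swap is $\frac12+\frac1{2n}|\langle\sigma,\tau\rangle|$. Detection is *possible* if some algorithm, knowing $E$ and the parameters, has agreement at least $\frac12+\varepsilon$ with probability $1-o(1)$, for some fixed $\varepsilon>0$.

The question is from the slides "Eigenvector Methods for Community Detection in Hypergraphs" (https://www.philchodrow.prof/talks/hypergraph-spectral). For graphs ($c_3=0$), failure of nonbacktracking spectral clustering coincides with an information-theoretic bound: below the Kesten–Stigum threshold $(2p_2-1)^2c_2\le1$ no algorithm can reliably detect communities. For the hypergraph model a heuristic predicts that spectral clustering fails in the ellipse-shaped region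
$$(2p_2-1)^2c_2+2\left(\frac{4p_3-1}{3}\right)^2c_3\le 1,$$
which is $s\le1$. The conjecture is that inside it detection is impossible for every algorithm. The conjecture is true, and the ellipse is sharp.

**Theorem 1.** If $s\le1$, then for every algorithm $\tau=\tau(E)$ we have $\mathbb E[(\langle\sigma,\tau\rangle/n)^2]\to0$. So for every $\varepsilon>0$ the probability that the agreement is at least $\frac12+\varepsilon$ tends to $0$. In particular detection is impossible.

**Theorem 2.** If $s>1$, detection is possible: there are $\varepsilon>0$ and an algorithm (no running-time claim) with agreement at least $\frac12+\varepsilon$ with probability $1-o(1)$.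

Thus the closed ellipse is exactly the region of impossibility, for all $p_2,p_3\in[0,1]$. Theorem 1 does not depend on Theorem 2. In Theorem 1 the second sentence follows from the first by Markov's inequality, since agreement at least $\frac12+\varepsilon$ means $(\langle\sigma,\tau\rangle/n)^2\ge4\varepsilon^2$.

Some slices of the ellipse. Only 2-edges: $c_2(2p_2-1)^2\le1$. Only triples, all monochromatic ($p_3=1$): $c_3\le\frac12$. Only triples, all split ($p_3=0$): $c_3\le\frac92$.

**Elementary estimates.** Given $\sigma$, a $k$-edge equals a fixed $k$-set $e$ with probability $w_k(\sigma_e)$. There are $N(N-1)$ monochromatic pairs, $N^2$ mixed pairs, $2\binom N3$ monochromatic triples and $N^2(N-1)$ mixed triples. So $w_2$ is $\frac{p_2}{N(N-1)}$ or $\frac{1-p_2}{N^2}$, and $w_3$ is $\frac{3p_3}{N(N-1)(N-2)}$ or $\frac{1-p_3}{N^2(N-1)}$. Hence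
$$w_2=\frac4{n^2}f_2\,\bigl(1+O(\tfrac1n)\bigr),\qquad w_3=\frac{24}{n^3}f_3\,\bigl(1+O(\tfrac1n)\bigr),\tag{1}$$
and $w_k$ and $f_k$ vanish at the same configurations. Permutations within clusters and the swap of clusters preserve the model, and $w_k=O(n^{-k})$ while $O(n^{k-|S|})$ of the $k$-sets contain a given $S$ with $|S|\le k$. So
$$P(x\in e_i\mid\sigma)=\frac kn,\qquad P(S\subset e_i\mid\sigma)=O(n^{-|S|})\tag{2}$$
for every vertex $x$, every $k$-edge $e_i$ and every vertex set $S$; the second probability is $0$ if $|S|>k$.

## 3. Why $x_R\to 0$ on the closed ellipse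

**Monochromatic triples by hand.** Let $c_2=0$, $p_3=1$. All labels agree, so $m_R=\pm1$ if the tree reaches depth $R$, and $m_R=0$ otherwise. A 3-edge informs the root if at least one of its two children has a subtree that reaches depth $R$, which has probability $1-(1-x_R)^2$. Hence $x_{R+1}=1-\exp(-c_3(2x_R-x_R^2))$. With $s=2c_3\le1$ the right side is at most $1-e^{-x_R}$, so $x_R\to0$.

**The linear bound and where it stops.** The sensible first guess is that each child carries squared correlation $\lambda^2x_R$ to the root and that these contributions at most add up, that is, $x_{R+1}\le s\,x_R$. Two things go wrong.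

First, it is false for triples. Take $c_2=0$, $\lambda_3=-\frac13$, $c_3=0.1$. Then $s=\frac29c_3\approx0.0222$, but with probability $c_3e^{-c_3}$ the root has one 3-edge, where $\mathbb E m_1^2=\frac13$ by Section 1. So $x_1\ge\frac13\cdot0.1\,e^{-0.1}>0.030>s\,x_0$. For negative $\lambda_3$ the two children of a triple reinforce each other, and a quadratic term in $x_R$ must be allowed.

Second, even a true bound obtained by adding up is too weak. The corrected contribution of a 3-edge will be $\lambda_3^2(2x_R+x_R^2)$; adding over edges gives $x_{R+1}\le s\,x_R+c_3\lambda_3^2x_R^2$. For $c_2=0$ and $s=1$ the right side is $x_R+\frac12x_R^2$, which never decreases.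

What rescues the argument is that the messages at the root saturate: $1-m^2$ behaves at least multiplicatively. That replaces $x+\frac12x^2$ by $1-e^{-x-x^2/2}$, and the expansion $-\ln(1-x)=x+\frac{x^2}2+\frac{x^3}3+\cdots$ leaves just enough room.

**Proposition 1.** If $s\le1$ then $x_R\to0$.

**Step 1: the law of a symmetric message.** This step isolates the only fact about posteriors that we use. Let $\theta$ be a uniform sign, observed through some information whose joint law with $\theta$ is invariant under a global flip of labels, and let $a=\mathbb E[\theta\mid\text{info}]$. The flip turns $(\theta,a)$ into $(-\theta,-a)$. So given $|a|=\alpha>0$, the values $a=\pm\alpha$ are equally likely, and given $a=s'\alpha$ we have $\theta=s''$ with probability $\frac{1+s's''\alpha}2$, as $\mathbb E[\theta\mid a]=a$. Thus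
$$P(\theta=s'',\ a=s'\alpha\mid|a|=\alpha)=\frac{1+s's''\alpha}4 .\tag{3}$$
So $|a|$ is independent of $\theta$, and given $\theta$ and $|a|$ we have $a=\theta|a|$ with probability $\frac{1+|a|}2$. If $|a|=0$, attach a fair independent coin as the "sign of $a$"; the formulas remain valid. Also, by Bayes with the uniform prior, the likelihood of the information is proportional to $1+a\theta$ as a function of $\theta$.

Example: if $\theta$ is seen through one flip, with $P(Y=\theta)=\frac{1+\lambda}2$, then $a=\lambda Y$.

**Step 2: the message through one edge.** This step bounds what one edge tells the root. In $\mathcal T_{R+1}$, for a child $y$ of the root let $a_y$ be the posterior mean of $\sigma_y$ under a uniform prior, given the skeleton of its own depth-$R$ subtree and the labels at the bottom of that subtree. Since $\sigma_y$ is marginally uniform, $a_y$ has the law of $m_R$, and Step 1 applies to it. Let $b_e$ be the posterior mean of $\sigma_\rho$ given only the information through edge $e$.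

*A 2-edge.* $\sum_{\sigma_y}\frac12(1+\lambda_2\sigma_\rho\sigma_y)(1+a_y\sigma_y)=1+\lambda_2a_y\sigma_\rho$, so $b_e=\lambda_2a_y$ and $\mathbb E b_e^2=\lambda_2^2x_R$.

*A 3-edge.* Write $\lambda=\lambda_3$. In the sum of $f_3\cdot(1+a_y\sigma_y)(1+a_z\sigma_z)$ over $\sigma_y,\sigma_z$, only the terms in which each of $\sigma_y,\sigma_z$ has an even power survive, which gives $1+\lambda a_ya_z+\lambda(a_y+a_z)\sigma_\rho$. So
$$b_e=\frac{\lambda(a_y+a_z)}{1+\lambda a_ya_z}.$$
Given the labels $(\sigma_y,\sigma_z)$ the two subtrees are independent, so by Step 1 the moduli $|a_y|=\alpha$, $|a_z|=\beta$ are independent of each other and of the labels. Averaging $f_3$ over a uniform $\sigma_\rho$, the pair $(\sigma_y,\sigma_z)$ has law $\frac14(1+\lambda\sigma_y\sigma_z)$. Therefore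
$$P(a_y=s'\alpha,a_z=t'\beta\mid\alpha,\beta)=\sum_{\sigma_y,\sigma_z}\frac{1+\lambda\sigma_y\sigma_z}4\cdot\frac{1+s'\alpha\sigma_y}2\cdot\frac{1+t'\beta\sigma_z}2=\frac{1+\lambda s't'\alpha\beta}4 .$$
With $A=\alpha^2$, $B=\beta^2$, the cases $s't'=1$ and $s't'=-1$ give
$$\mathbb E[b_e^2\mid\alpha,\beta]=\frac{\lambda^2}2\left[\frac{(\alpha+\beta)^2}{1+\lambda\alpha\beta}+\frac{(\alpha-\beta)^2}{1-\lambda\alpha\beta}\right]=\lambda^2\,\frac{A+B-2\lambda AB}{1-\lambda^2AB}.\tag{4}$$
(The numerators combine to $2(A+B)-4\lambda AB$.) If $\lambda=A=B=1$, the sign pairs with $s't'=-1$ have probability $0$ and the value is $1$. We claim that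
$$\mathbb E[b_e^2\mid\alpha,\beta]\le\lambda^2(A+B+AB).\tag{5}$$

* If $\lambda\ge0$: $\lambda(A+B)\le2$, so $\lambda^2AB(A+B)\le2\lambda AB$, that is, $A+B-2\lambda AB\le(A+B)(1-\lambda^2AB)$. So (4) is at most $\lambda^2(A+B)$; in the degenerate case this reads $1\le2$.
* If $\lambda=-l$ with $0<l\le\frac13$:
$$\frac{A+B+2lAB}{1-l^2AB}-(A+B)=AB\,\frac{2l+l^2(A+B)}{1-l^2AB}\le AB\,\frac{2l+2l^2}{1-l^2}=AB\,\frac{2l}{1-l}\le AB .$$

The last inequality uses $l\le\frac13$. It is an equality at $l=\frac13$, and all of (5) is an equality at $l=\frac13$, $A=B=1$, which is the example of Section 1. Since $\alpha,\beta$ are independent with $\mathbb EA=\mathbb EB=x_R$, we get $\mathbb E b_e^2\le\lambda_3^2(2x_R+x_R^2)$ for 3-edges.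

**Step 3: combining the messages at the root.** This step proves the saturation. Given $\sigma_\rho$ and the numbers of 2- and 3-edges at the root, the informations through different edges are independent. By Step 1 the $|b_e|$ are then independent of each other and of $\sigma_\rho$; given $\sigma_\rho$ and the moduli, the signs are independent with $P(\operatorname{sign}b_e=\sigma_\rho)=\frac{1+|b_e|}2$. Let the root have $d$ edges and fix $|b_e|=\beta_e$. For $\epsilon\in\{\pm1\}^d$ put
$$L_\pm(\epsilon)=\prod_e(1\pm\epsilon_e\beta_e),\qquad D(\epsilon)=\tfrac12\bigl(L_+(\epsilon)+L_-(\epsilon)\bigr).$$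
The sign vector equals $\epsilon$ with probability $2^{-d}D(\epsilon)$, and the total likelihood of $\sigma_\rho$ is proportional to $\prod_e(1+b_e\sigma_\rho)$, so $m_{R+1}=\frac{L_+-L_-}{L_++L_-}$ and
$$1-m_{R+1}^2=\frac{L_+L_-}{D^2}=\frac{\prod_e(1-\beta_e^2)}{D(\epsilon)^2}.$$
If $D(\epsilon)=0$ for some $\epsilon$, then $L_\pm(\epsilon)=0$ and $\prod_e(1-\beta_e^2)=0$, so (6) below is trivial. Otherwise $2^{-d}\sum_\epsilon D(\epsilon)=1$, and Jensen's inequality for $t\mapsto1/t$ gives
$$\mathbb E[1-m_{R+1}^2\mid(\beta_e)]=\prod_e(1-\beta_e^2)\cdot2^{-d}\sum_\epsilon\frac1{D(\epsilon)}\ \ge\ \prod_e(1-\beta_e^2).\tag{6}$$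
Check with two 2-edges and $R=0$: (6) says $\frac{2\lambda_2^2}{1+\lambda_2^2}\le1-(1-\lambda_2^2)^2=2\lambda_2^2-\lambda_2^4$, which is $2\le(2-\lambda_2^2)(1+\lambda_2^2)=2+\lambda_2^2-\lambda_2^4$ after division by $\lambda_2^2$.

**Step 4: the scalar recursion.** This step averages (6) and iterates. A Poisson$(c)$ number of independent factors of mean $1-q$ has product of mean $e^{-cq}$. With Step 2,
$$1-x_{R+1}\ge\exp\bigl(-c_2\lambda_2^2x_R-c_3\lambda_3^2(2x_R+x_R^2)\bigr)=\exp\bigl(-s\,x_R-c_3\lambda_3^2x_R^2\bigr).$$
If $s\le1$ then $c_3\lambda_3^2\le\frac12$, so $x_{R+1}\le\varphi(x_R)$ with $\varphi(x)=1-e^{-x-x^2/2}$. The function $\varphi$ is continuous and increasing on $[0,1]$, $\varphi(1)<1$, and $\varphi(x)<x$ on $(0,1)$ because $-\ln(1-x)>x+\frac{x^2}2$. So $0$ is its only fixed point in $[0,1]$. The iterates $\varphi^{\circ R}(1)$ decrease to a fixed point, hence to $0$, and $x_R\le\varphi^{\circ R}(1)$ by monotonicity. This proves Proposition 1. $\square$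

## 4. Balls in the sparse hypergraph converge to $\mathcal T$

Two vertices in a common edge are at distance at most $1$; distances are those of the hypergraph. For a vertex $u$ and $R\ge1$, let $B_R(u)$ consist of all vertices at distance at most $R$ from $u$ and all listed edges that contain a vertex at distance at most $R-1$.

**Definition (tree ball).** $B_R(u)$ is a *tree* if its incidence graph, vertices versus listed edges, is a tree.

Example: with edges $\{1,2,3\},\{3,4\}$ the ball $B_2(1)$ is a tree. With $\{1,2,3\},\{1,2\}$, or with $\{1,2\}$ listed twice, the incidence graph contains a 4-cycle and $B_1(1)$ is not a tree.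

In a tree ball each edge has a unique vertex closest to $u$, its parent, and its other vertices, the children, are one step further; so $B_R(u)$ is a rooted hypertree of depth at most $R$. To remove symmetries, order the downward 2-edges at each vertex by list index, likewise the downward 3-edges, and order the two children in each 3-edge by a fair coin attached to that edge. Order $\mathcal T_R$ analogously: the downward $k$-edges at a vertex form an ordered list, and the children of a 3-edge an ordered pair with law $f_3$.

Recall Scheffé's lemma: on a countable set, if probability mass functions converge pointwise to a probability mass function, they converge in total variation.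

**Lemma 2.** Fix $R$, and fix $\sigma$ and $u$. As $n\to\infty$, the labelled ordered ball $B_R(u)$ converges in total variation to $\mathcal T_R$ conditioned on root label $\sigma_u$. In particular it is a tree with probability $1-o(1)$. The rate depends neither on $u$ nor on $\sigma$.

**Step 1: splitting the event into explicit data.** This step writes $\{B_R(u)=t\}$ as a disjoint union of events whose probabilities are products. Let $t$ be a finite ordered labelled hypertree of depth at most $R$ with root label $\sigma_u$. Let it have $j$ vertices at depth less than $R$ ("interior"), labels $\theta$, and $N_k(x)$ downward $k$-edges at an interior vertex $x$. The data are: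

* a label-preserving injection $\iota$ of the vertices of $t$ into $[n]$ with root $\mapsto u$;
* disjoint sets of $N_k(x)$ indices of $k$-edges, for every interior $x$ and every $k$, assigned in increasing order to the ordered downward $k$-edges at $x$.

For given data consider the event that (i) the listed edges with the chosen indices equal the prescribed images, (ii) the coins of these 3-edges give the prescribed orders, and (iii) all other listed edges avoid the images of interior vertices. On this event every edge that meets an image of an interior vertex is a prescribed one. So by induction on $d\le R$ the vertices at distance $d$ from $u$ are exactly the images of the depth-$d$ vertices, and $B_R(u)=t$. Conversely, if $B_R(u)=t$, the data can be read off uniquely from the ordered ball and the list, since an ordered tree has no nontrivial automorphism. So $\{B_R(u)=t\}$ is the disjoint union of these events.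

**Step 2: counting.** This step computes the limit of the probability. Every non-root vertex is a child in exactly one edge, so there are $\prod_e(n/2)^{|e|-1}(1+O(\frac1n))$ injections. If $t$ contains a $k$-edge with $c_k=0$, both the probability and its claimed limit are $0$. Otherwise there are $\prod_em_{|e|}\big/\prod_{x,k}N_k(x)!\cdot(1+O(\frac1n))$ choices of index sets. Event (i) has probability $\prod_ew_{|e|}(\theta_e)$, and (ii) contributes $\frac12$ per 3-edge. By inclusion–exclusion and (2), a $k$-edge avoids $j$ given vertices with probability $1-\frac{jk}n+O(n^{-2})$, so (iii) has conditional probability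
$$\prod_k\Bigl(1-\frac{jk}n+O(n^{-2})\Bigr)^{m_k-O(1)}\to e^{-j(c_2+c_3)} .$$
By (1), the factors that belong to one 2-edge and to one 3-edge are
$$\frac n2\cdot\frac{c_2n}2\cdot\frac4{n^2}f_2\to c_2f_2,\qquad\frac{n^2}4\cdot\frac{c_3n}3\cdot\frac{24}{n^3}f_3\cdot\frac12\to c_3f_3 .$$
Hence, with products over interior $x$,
$$P(B_R(u)=t\mid\sigma)\to\prod_x\prod_ke^{-c_k}\frac{c_k^{N_k(x)}}{N_k(x)!}\prod_ef_{|e|}(\theta_e)=P(\mathcal T_R=t\mid\sigma_\rho=\sigma_u).$$

**Step 3: total variation and uniformity.** This step upgrades pointwise convergence. The limits sum to $1$, since $\mathcal T_R$ is almost surely finite, so the outcome "not a tree" has limiting probability $0$ and Scheffé's lemma applies. By symmetry $P(B_R(u)=t\mid\sigma)$ depends on $(u,\sigma)$ only through $\sigma_u$, so the rate is uniform. $\square$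

## 5. The balance constraint, isolated vertices, and Theorem 1

An algorithm sees the whole hypergraph, not a ball. The natural way to localize is to give it more: reveal all labels outside the interior of $B_R(u)$, and hope that $\sigma_u$ then depends only on the labels at distance $R$, as in the tree. This fails because of $\sum_x\sigma_x=0$. For $R=1$ the interior is $\{u\}$, and the revealed labels determine $\sigma_u=-\sum_{x\ne u}\sigma_x$ exactly. For any $R$ the sum of the interior labels is given away.

The way out is to keep a further set of labels hidden: those of the isolated vertices. There are linearly many of them, they carry no information, and they absorb the constraint almost without a trace.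

**Lemma 3.** Let $I$ be the set of isolated vertices (those in no edge). With probability $1-o(1)$: $|I|\ge\frac23e^{-c_2-c_3}n$ and $|\sum_{x\in I}\sigma_x|\le n^{2/3}-2$.

**Proof of Lemma 3.** Given $\sigma$, (2) gives $P(x\in I)=\pi:=\prod_k(1-\frac kn)^{m_k}\to e^{-c_2-c_3}$ for every $x$. For $x\ne y$ inclusion–exclusion gives
$$P(x,y\in I)=\prod_k\Bigl(1-\frac{2k}n+O(n^{-2})\Bigr)^{m_k}=\pi^2\bigl(1+O(\tfrac1n)\bigr).$$
So $|I|$ has mean $\pi n$ and variance $O(n)$. The sum $\sum_{x\in I}\sigma_x$ has mean $\pi\sum_x\sigma_x=0$ and second moment $\pi n+\pi^2\sum_{x\ne y}\sigma_x\sigma_y+O(n)=O(n)$, because $\sum_{x\ne y}\sigma_x\sigma_y=-n$. Apply Chebyshev's inequality to both. $\square$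

**Proof of Theorem 1.** Assume $s\le1$.

**Step 1: reduction to two vertices.** This step removes the algorithm. Let $u,v$ be independent uniform vertices, independent of everything else. For any algorithm,
$$\mathbb E\Bigl[\Bigl(\frac{\langle\sigma,\tau\rangle}n\Bigr)^2\Bigr]=\mathbb E[\tau_u\tau_v\sigma_u\sigma_v]=\mathbb E\bigl[\tau_u\tau_v\,\mathbb E[\sigma_u\sigma_v\mid E,u,v]\bigr]\le\mathbb E\bigl|\mathbb E[\sigma_u\sigma_v\mid E,u,v]\bigr| ,$$
where we used that the internal randomness of the algorithm is independent of $(\sigma,E,u,v)$. So it suffices to show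
$$\mathbb E\bigl|\mathbb E[\sigma_u\sigma_v\mid E,u,v]\bigr|\to0.\tag{7}$$

**Step 2: what is revealed.** This step chooses the conditioning. Fix $R\ge1$ and $K$. Let $\mathrm{int}$ be the set of vertices at distance at most $R-1$ from $u$, let $\partial$ be those at distance exactly $R$, let $I'=I\setminus\{u,v\}$ and $N'=|I'|$, and put $W=\mathrm{int}\cup I'$. The union is disjoint, since every vertex of $\mathrm{int}$ other than $u$ lies in an edge, and $W$ is a function of $(E,u,v)$. Let $\mathcal G$ be generated by $u,v,E$ and the labels outside $W$, and let $h=\sum_{x\notin W}\sigma_x$, which is $\mathcal G$-measurable. Let $G\in\mathcal G$ be the event that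
$$B_R(u)\text{ is a tree with at most }K\text{ vertices},\quad v\notin B_R(u),\quad N'\ge\tfrac12e^{-c_2-c_3}n,\quad|h|\le2n^{2/3}.$$
Since $h=-\sum_{I'}\sigma-\sum_{\mathrm{int}}\sigma$, Lemma 3 gives $|h|\le n^{2/3}+K\le2n^{2/3}$ for large $n$, with probability $1-o(1)$ on the event that the ball has at most $K$ vertices. Also $P(v\in B_R(u),|B_R(u)|\le K)\le K/n$. With Lemma 2,
$$\limsup_{n\to\infty}P(G^c)\le P(|\mathcal T_R|>K).$$

**Step 3: the exact conditional law.** This step writes down what is left to guess. The posterior of $\sigma$ given $(E,u,v)$ is exactly proportional to $\mathbf 1\{\sum_x\sigma_x=0\}\prod_iw_{|e_i|}(\sigma_{e_i})$. Edges outside $B_R(u)$ contain no vertex of $W$, and edges of $B_R(u)$ lie in $\mathrm{int}\cup\partial$. Summing over the labels of $I'$, which must have sum $-h-\sum\tau$ and enter no edge,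
$$P(\sigma_{\mathrm{int}}=\tau\mid\mathcal G)\ \propto\ \prod_{e\in B_R(u)}w_{|e|}\bigl((\tau,\sigma_\partial)_e\bigr)\cdot\binom{N'}{\frac12(N'-h-\sum\tau)}.\tag{8}$$

**Step 4: comparison with the tree.** This step shows that on $G$ the law (8) is nearly the tree posterior. Write $r=-h-\sum\tau=O(n^{2/3})$; its parity is that of $N'$ for every $\tau$. From
$$\binom{N'}{\frac{N'+r}2+1}\Big/\binom{N'}{\frac{N'+r}2}=\frac{(N'-r)/2}{(N'+r)/2+1}=1+O(n^{-1/3})$$
and the fact that two choices of $\tau$ are at most $K$ such steps apart, the binomials in (8) for different $\tau$ agree up to factors $1+O_K(n^{-1/3})$. A tree with at most $K$ vertices has at most $K$ edges. So by (1), replacing each $w_k$ by $f_k$ costs, up to a constant common to all $\tau$, a factor $(1+O(\frac1n))^{O(K)}$, and zeros match zeros. After normalization, the law (8) is, up to factors $1+o_K(1)$ uniformly, the law proportional to $\prod_{e\in B_R(u)}f_{|e|}$ with boundary condition $\sigma_\partial$. This law is well defined, since the true labels have positive weight. It is the conditional law of the labels of $\mathcal T_R$ given the skeleton and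 the boundary labels, so its mean of $\sigma_u$ is $m_R$ evaluated at $(B_R(u),\sigma_\partial)$. Hence
$$\bigl|\mathbb E[\sigma_u\mid\mathcal G]-m_R(B_R(u),\sigma_\partial)\bigr|\le\varepsilon_n\quad\text{on }G,\qquad\varepsilon_n\to0\text{ deterministic}.$$

**Step 5: limits.** This step assembles the bound. On $G$ we have $v\notin W$, so $\sigma_v$ is $\mathcal G$-measurable there. As $\mathcal G$ is finer than $(E,u,v)$, the conditional Jensen inequality gives
$$\mathbb E\bigl|\mathbb E[\sigma_u\sigma_v\mid E,u,v]\bigr|\le\mathbb E\bigl|\mathbb E[\sigma_u\sigma_v\mid\mathcal G]\bigr|\le P(G^c)+\varepsilon_n+\mathbb E\bigl[|m_R(B_R(u),\sigma_\partial)|\mathbf 1_{\text{tree}}\bigr].$$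
Since $\sigma_u$ is a uniform sign and $|m_R|\le1$, Lemma 2 shows that the last term tends to $\mathbb E|m_R|\le\sqrt{x_R}$. So the limsup of the left side is at most $P(|\mathcal T_R|>K)+\sqrt{x_R}$. Let $K\to\infty$, and then $R\to\infty$: Proposition 1 gives (7). $\blacksquare$

## 6. Long centered paths outside the ellipse

Now let $s>1$. We want a symmetric matrix $M$, computable from $E$, with $\sigma^\top M\sigma$ of order $n^2$ and Frobenius norm of order $n$; these are the orders for $\sigma\sigma^\top$ itself. Section 7 turns such a matrix into a labeling.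

**Holding out edges.** Since $s>1$, some $k_0$ has $c_{k_0}\lambda_{k_0}\ne0$. Hold out the first $\lfloor\kappa n\rfloor$ of the $k_0$-edges, with $\kappa>0$ so small that the remaining "main" edges still have $c_{k_0}>0$ and parameter larger than $1$. From now on $c_k$, $m_k=c_kn/k+O(1)$ and $s=\sum_k(k-1)c_k\lambda_k^2>1$ refer to the main edges. We use only main edges whose size $k$ has $c_k\lambda_k\ne0$. Write $k(i)$ for the size of $e_i$, and
$$q_k=\frac{k(k-1)}{n(n-1)},\qquad\ell=\left\lceil\frac{2\log n}{\log s}\right\rceil,\qquad\text{so that }s^\ell\ge n^2 .$$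
Everything in this section is conditional on an arbitrary fixed balanced $\sigma$; $C$ denotes constants independent of $n$ and $\sigma$, which may change from line to line.

**Pair probabilities.** For $x\ne y$ and a $k$-edge,
$$P(x,y\in e_i)=q_k\bigl(1+\lambda_k\sigma_x\sigma_y+O(\tfrac1n)\bigr).\tag{9}$$
For $k=2$ this is (1). For $k=3$ and the same cluster, there are $N-2$ monochromatic and $N$ mixed triples that contain $x,y$, so the probability is $\frac{3p_3}{N(N-1)}+\frac{1-p_3}{N(N-1)}=\frac{4+8p_3}{n^2}(1+O(\frac1n))$, and $\frac{4+8p_3}6=1+\lambda_3$. For different clusters all $2(N-1)$ triples are mixed, the probability is $\frac{2(1-p_3)}{N^2}=\frac{8(1-p_3)}{n^2}$, and $\frac{8(1-p_3)}6=1-\lambda_3$.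

**Definition (path statistic).** Let $\xi_i(x,y)=\mathbf 1\{x,y\in e_i\}-q_{k(i)}$. A *path* $H$ from $u$ to $v$ is a sequence $(u=x_0,i_1,x_1,\dots,i_\ell,x_\ell=v)$ with distinct vertices and distinct indices, and
$$X_H=\prod_{t=1}^\ell\lambda_{k(i_t)}\,\xi_{i_t}(x_{t-1},x_t).$$
Let $P_{uv}=\sum_{H:u\to v}X_H$ for $u\ne v$, and $P_{uu}=0$. The matrix is symmetric (reverse the paths). Set
$$Q=\frac1{ns^\ell}\sum_{u,v}\sigma_u\sigma_vP_{uv},\qquad T=\frac1{s^{2\ell}}\sum_{u,v}P_{uv}^2 .$$

**Why long paths.** Try paths with one edge, that is, $\ell=1$. The terms of $\mathbb E\sum_{u,v}P_{uv}^2$ that use the same edge twice give $\sum_i\lambda_{k(i)}^2\sum_{u\ne v}\mathbb E\xi_i(u,v)^2$. Since $\sum_{u\ne v}\mathbf 1\{u,v\in e_i\}=k(i)(k(i)-1)$, this equals $\sum_km_k\lambda_k^2k(k-1)+O(1)=ns+O(1)$. The terms with two different edges are $O(n^2\cdot n^2\cdot n^{-4})=O(1)$. So $\mathbb ET=\frac ns+O(1)$, too large by a factor $n$: a single edge is nearly all noise. With $\ell$ edges this diagonal contribution will be at most $Cns^{-\ell}$, which is harmless once $s^\ell\ge n^2$. The price is that we must control paths of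 logarithmic length that overlap in many ways.

**Proposition 4.** $\mathbb EQ\to1$, $\operatorname{Var}Q\to0$, $\mathbb ET\le C$ and $\operatorname{Var}T\to0$, uniformly in $\sigma$.

**Step 1: the mean of $Q$.** This step shows that $P$ points in the direction of $\sigma\sigma^\top$. By (9), $\lambda_k\mathbb E\xi_i(x,y)=q_k\lambda_k^2\sigma_x\sigma_y(1+O(\frac1n))$. Along a path the edges are independent and the signs telescope to $\sigma_u\sigma_v$. So $\sum_{u,v}\sigma_u\sigma_v\mathbb EP_{uv}$ is $(1+O(\frac1n))^\ell$ times the sum of $\prod_tq_{k(i_t)}\lambda_{k(i_t)}^2$ over all paths. Put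
$$s_n:=n\sum_km_kq_k\lambda_k^2=s\bigl(1+O(\tfrac1n)\bigr).$$
There are $n^{\ell+1}(1+O(\ell^2/n))$ sequences of distinct vertices. Without distinctness of indices the index sum is $(s_n/n)^\ell$; sequences with a repetition at two given places make up a fraction $O(\frac1n)$ of it, so distinctness costs a factor $1+O(\ell^2/n)$. The total is $n\,s_n^\ell(1+O(\ell^2/n))$, and $\mathbb EQ\to1$.

**Step 2: patterns.** This step organizes overlapping paths by a small amount of combinatorial data. Consider $j\in\{2,4\}$ paths, view each as a path with $2\ell$ links in the bipartite graph between vertices and indices, and let $U$ be the union graph. *Assume that $U$ is connected*, and let $g=|\text{links}|-|\text{nodes}|+1$.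

Let $S$ be the set of path endpoints (at most 8) together with all nodes of degree $\ne2$ in $U$. Index nodes and interior vertices of paths have degree at least 2, so nodes of degree 1 are path endpoints, and index nodes in $S$, called *special*, have degree at least 3. From $\sum(\deg-2)=2(g-1)$ there are at most $2(g-1)+8=2g+6$ nodes of degree at least 3, so $|S|\le2g+14$.

As $U$ is connected and $S\ne\emptyset$, $U$ splits into *segments* that join nodes of $S$, whose interior nodes have degree 2 and lie outside $S$. A path that uses one link of a segment can neither stop nor turn inside, so it traverses the whole segment. Hence segments have length at most $2\ell$; they have two distinct ends, since otherwise a path would visit a node twice; and all interior indices of a segment are used by the same set of paths. Suppressing an interior node removes one node and one link, so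
$$|S|-\#\text{segments}=|\text{nodes}|-|\text{links}|=1-g,\tag{10}$$
and there are at most $3g+13$ segments.

**Definition (pattern).** A *pattern* records the set $S$ as abstract nodes, each marked vertex or index; the segments with their endpoints and lengths; and, for each path, its starting node and the sequence of directed segments it traverses. Index nodes interior to segments are called *regular*, and $D$ is their number.

Each path traverses a segment at most once, and $g\le8\ell$. So the number of patterns with given $g$ is at most $(C\ell)^{C(g+1)}$.

Example ($\ell=2$). Let $H=(u,1,a,2,v)$ and $H'=(u,1,b,3,v)$. The union has nodes $u,v,a,b,1,2,3$ and the seven links $u1,1a,a2,2v,1b,b3,3v$, so $g=1$. Index $1$ has degree 3 and is special. $S=\{u,v,1\}$, the segments are $u1$, $1a2v$, $1b3v$, and $|S|-3=0=1-g$. The regular indices are $2,3$, so $D=2$. Powers of $n$: four vertices, three indices, expectation $O(n^{-3})$ at index $1$ by (2), and $O(n^{-2})$ at each of $2,3$; in total $n^{7-3-4}=n^0=n^{1-g}$.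

**Step 3: the pattern bound.** This step proves the one estimate on which all second moments rest.

**Lemma 5.** The sum of $|\mathbb E\prod_rX_{H_r}|$ over all tuples of paths with a given pattern is at most
$$C^{g+1}n^{1-g}s^D.\tag{11}$$
The same holds with $|\mathbb E[X_{H_1}X_{H_2}]\,\mathbb E[X_{H_3}X_{H_4}]|$ for $j=4$, and with $|\mathbb EX_{H_1}\,\mathbb EX_{H_2}|$ for $j=2$.

*Proof.* Given $\sigma$ the edges are independent, so the expectations factor over indices.

(a) *A special index $i$*, used with pairs $Z_1,\dots,Z_t$, $t\le4$. The union of these pairs is the set of neighbors of $i$ in $U$. As $|\xi_i(Z)|\le\mathbf 1\{Z\subset e_i\}+q_{k(i)}$, (2) gives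
$$\mathbb E\prod_r|\xi_i(Z_r)|\le\sum_{A\subset\{1,\dots,t\}}P\Bigl(\bigcup_{r\in A}Z_r\subset e_i\Bigr)q_{k(i)}^{t-|A|}\le C\sum_An^{-|\bigcup_AZ_r|-2(t-|A|)}\le Cn^{-\deg_U(i)},$$
because $|\bigcup_rZ_r|\le|\bigcup_{A}Z_r|+2(t-|A|)$. A product of two such expectations over a splitting of the uses satisfies the same bound, since the sizes of the two unions add up to at least $\deg_U(i)$. The factors $\lambda$ have modulus at most 1.

(b) *A regular index $i$ of size $k$*, with neighbors $x,y$, used $t$ times, each time with the pair $\{x,y\}$. We bound the absolute factor, including $|\lambda_k|^t$, by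
$$\lambda_k^2q_k\Bigl(1+\frac Cn\Bigr)\ \text{ if }t=1,\qquad\lambda_k^2q_k\Bigl(1+\frac Cn+\lambda_k\sigma_x\sigma_y\Bigr)\ \text{ if }t\ge2 .$$
For $t=1$ this is (9), as $\lambda_k\neq 0$ is a constant. For $t\ge2$, $|\lambda_k|^t\le\lambda_k^2$ and $\mathbb E|\xi|^t\le P(x,y\in e_i)+q_k^2$, and (9) applies. If the expectation is split into two nonempty groups of uses, each group contributes $O(q_k)$, so the factor is $O(\lambda_k^2q_k^2)\le\lambda_k^2q_k\frac Cn$; this obeys the second bound because $1+\lambda_k\sigma_x\sigma_y\ge0$.

(c) *A segment between two vertices $x,y\in S$ with $a$ regular indices*; here $a\ge1$ by bipartiteness. All its indices have the same $t$. The bounds in (b) are nonnegative for every choice of vertices, so distinctness may be dropped. If $t=1$, the sum over the $a-1$ interior vertices and the $a$ indices is at most $n^{a-1}(s_n/n)^a(1+\frac Cn)^a$. If $t\ge2$, use $\sum_z\sigma_z=0$: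
$$\sum_z(c+\lambda\sigma_x\sigma_z)(c'+\lambda'\sigma_z\sigma_y)=n(cc'+\lambda\lambda'\sigma_x\sigma_y).$$
Iterating, the sum over interior vertices of $\prod_t(1+\frac Cn+\lambda_{k_t}\sigma\sigma)$ is $n^{a-1}\bigl((1+\frac Cn)^a+\sigma_x\sigma_y\prod_t\lambda_{k_t}\bigr)\le2n^{a-1}(1+\frac Cn)^a$. Then sum over indices and sizes. In both cases the sum is at most $2(1+\frac Cn)^an^{-1}s_n^a$.

(d) *A segment with $\epsilon\in\{1,2\}$ ends at special indices and $a$ regular indices.* If $a\ge1$, apply (c) to the part between its outermost vertices and sum additionally over the vertex adjacent to each special end. This gives at most $2(1+\frac Cn)^an^{-1+\epsilon}s_n^a$. The bound holds also for $a=0$: the sum is $1$ for a direct link ($\epsilon=1$), and at most $n$ for a single interior vertex ($\epsilon=2$).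

Now multiply. Each vertex in $S$ contributes at most $n$, each special index at most $Cn\cdot Cn^{-\deg}$, and each segment at most $2(1+\frac Cn)^an^{-1+\epsilon}s_n^a$, with $\epsilon=0$ in (c). Since $\sum_{\text{special}}\deg=\sum_{\text{segments}}\epsilon$, these powers of $n$ cancel. By (10) and $D=O(\log n)$ the total is at most
$$C^{g+1}n^{|S|-\#\text{segments}}s_n^D\Bigl(1+\frac Cn\Bigr)^D\le C^{g+1}n^{1-g}s^D.\qquad\square$$

We also note that, since $\ell=O(\log n)$,
$$\sum_{g\ge2}(C\ell)^{C(g+1)}n^{1-g}=n^{-1+o(1)},\tag{12}$$
because the ratio of consecutive terms is $(C\ell)^C/n\to0$.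

**Step 4: the variance of $Q$.** This step shows that $Q$ concentrates. Only pairs of paths that share an index have nonzero covariance, and then $U$ is connected. With $|\operatorname{Cov}(X,X')|\le|\mathbb EXX'|+|\mathbb EX\,\mathbb EX'|$, Lemma 5 and $D\le2\ell$,
$$\operatorname{Var}Q\le\frac2{n^2s^{2\ell}}\sum_{g\ge0}(C\ell)^{C(g+1)}n^{1-g}s^{2\ell}=n^{-1+o(1)}.$$

**Step 5: the mean of $T$.** This step bounds the noise, and it must avoid any loss of logarithms. Now $H,H'$ have the same endpoints, so $U$ is connected, and $D\le2\ell$.

* $g=0$: $U$ is a tree, so $H=H'$. There is one pattern, with $D\le\ell$; it contributes at most $Cns^\ell/s^{2\ell}\le C$.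
* $g=1$: $H\ne H'$, since otherwise $U$ is a path and $g=0$. The symmetric difference of their link sets is nonempty with even degrees, hence it is the unique cycle. A path that leaves the cycle cannot return to it, since that would create a second cycle. So each path meets the cycle in one arc; the arcs are complementary, both nonempty since no path contains a whole cycle; and off the cycle the paths agree. Thus they share a prefix of $f_1$ links and a suffix of $f_2$ links, and both arcs have length $2\ell-f_1-f_2$. Index nodes sit at odd positions of a path, so the prefix contains at least $f_1/2$ of them and the suffix at least $f_2/2$. They share at least $(f_1+f_2)/2$ indices, so $D\le2\ell-(f_1+f_2)/2$, with $O(1)$ patterns for each $(f_1,f_2)$. The contribution is at most $C\sum_{f_1,f_2}s^{-(f_1+f_2)/2}\le C$, since $s>1$.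
* $g\ge2$: by (12) the total contribution is $n^{-1+o(1)}$.

Hence $\mathbb ET\le C$.

**Step 6: the variance of $T$.** This step shows that $T$ concentrates; powers of $\ell$ no longer matter. Consider quadruples in which $H_1,H_2$ have the same endpoints and $H_3,H_4$ have the same endpoints. The covariance of $X_{H_1}X_{H_2}$ and $X_{H_3}X_{H_4}$ vanishes unless $H_1\cup H_2$ and $H_3\cup H_4$ share an index, and then $U$ is connected. The covariance is at most $|\mathbb E\prod_{r\le 4}X_{H_r}|+|\mathbb E[X_{H_1}X_{H_2}]\mathbb E[X_{H_3}X_{H_4}]|$, so Lemma 5 applies; the normalization is $s^{-4\ell}$.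

* $g=0$: $H_1=H_2$ and $H_3=H_4$, so $D\le2\ell$. The contribution is at most $(C\ell)^Cns^{-2\ell}\to0$.
* $g=1$: if $H_1=H_2$ or $H_3=H_4$, then $D\le3\ell$. Otherwise, as in Step 5, both $H_1\cup H_2$ and $H_3\cup H_4$ contain the unique cycle of $U$. Let $y$ be its number of index nodes, and $h_{12}$ the number of index nodes of $H_1$ off the cycle, which are the same as those of $H_2$ off the cycle; define $h_{34}$ likewise. Since $H_1,H_2$ have $\ell$ index nodes each and together cover the cycle, $2\ell\ge2h_{12}+y$; similarly $2\ell\ge2h_{34}+y$. So $D\le h_{12}+h_{34}+y\le2\ell$. In all cases the contribution is at most $(C\ell)^Cs^{-\ell}\to0$.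
* $g\ge2$: $D\le4\ell$, and by (12) the total contribution is $n^{-1+o(1)}$.

This completes the proof of Proposition 4. $\square$

## 7. From the path matrix to a labeling: proof of Theorem 2

**Step 1: an eigenvector correlated with $\sigma$.** This step turns Proposition 4 into a bounded list of candidates. By Chebyshev's inequality there is a constant $C_0\ge1$ such that with probability $1-o(1)$ both $Q\ge\frac12$ and $T\le C_0$. Let $M=\frac n{s^\ell}P$. Then
$$\sigma^\top M\sigma=n^2Q\ge\frac{n^2}2,\qquad\|M\|_F^2=n^2T\le C_0n^2 .$$
Let $w_1,\dots,w_J$ be orthonormal eigenvectors of $M$ for all the eigenvalues $\mu_j\ge\frac n4$. The sum of the squares of all eigenvalues is $\|M\|_F^2$, so $J\le16C_0$ and $\mu_j\le\sqrt{C_0}\,n$. The other eigenvalues contribute at most $\frac n4\|\sigma\|^2=\frac{n^2}4$ to $\sigma^\top M\sigma$, so $\sum_{j\le J}\mu_j\langle\sigma,w_j\rangle^2\ge\frac{n^2}4$. Hence some $j$ has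
$$\langle\sigma,w_j\rangle^2\ge\frac{n^2/4}{16C_0\cdot\sqrt{C_0}\,n}=\delta n,\qquad\delta=\frac1{64C_0^{3/2}} .$$

**Step 2: rounding.** This step turns each eigenvector into signs; a few huge coordinates could carry the correlation, so we clip. Put $z=\sqrt n\,w_j$ and $B=2/\sqrt\delta$, and let $\bar z$ be $z$ clipped to $[-B,B]$. Since $\|z\|^2=n$,
$$\sum_i|z_i-\bar z_i|\le\sum_i|z_i|\mathbf 1\{|z_i|>B\}\le\frac nB=\frac{\sqrt\delta}2n .$$
For the good $j$, $|\langle\sigma,z\rangle|\ge\sqrt\delta\,n$, hence $|\langle\sigma,\bar z\rangle|\ge\frac{\sqrt\delta}2n$. Draw $\tau_i^{(j)}=\pm1$ independently with mean $\bar z_i/B$. For the good $j$ the mean of $\langle\sigma,\tau^{(j)}\rangle$ has modulus at least $\frac{\sqrt\delta}{2B}n=\frac\delta4n$. So by Hoeffding's inequality $|\langle\sigma,\tau^{(j)}\rangle|\ge\frac\delta8n$ with probability $1-o(1)$.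

**Step 3: selection with the held-out edges.** This step finds a good candidate without knowing $\sigma$. For each held-out edge choose a uniformly random ordered pair $(x,y)$ of distinct vertices in it, and let $\bar Y_j$ be the average of $\tau_x^{(j)}\tau_y^{(j)}$ over the held-out edges. Given $\sigma$, the held-out edges are independent of the candidates. By (9), a given ordered pair is chosen with probability $\frac1{n(n-1)}(1+\lambda_{k_0}\sigma_x\sigma_y+O(\frac1n))$. Summing over $x\ne y$, where the missing diagonal costs $O(\frac1n)$, and with $R_j=\langle\sigma,\tau^{(j)}\rangle/n$,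
$$\mathbb E[\bar Y_j\mid\sigma,\tau^{(j)}]=\Bigl(\frac1n\sum_i\tau_i^{(j)}\Bigr)^2+\lambda_{k_0}R_j^2+O(\tfrac1n).$$
There are $\lfloor\kappa n\rfloor$ independent bounded terms, so by Hoeffding's inequality and a union bound over at most $16C_0$ candidates, with probability $1-o(1)$,
$$\rho_j:=\frac1{\lambda_{k_0}}\Bigl(\bar Y_j-\Bigl(\frac1n\sum_i\tau_i^{(j)}\Bigr)^2\Bigr)=R_j^2+o(1)\quad\text{for all }j .$$
Output the candidate that maximizes $\rho_j$ (anything if $J=0$ or $J>16C_0$). With probability $1-o(1)$ it satisfies $R_j^2\ge(\delta/8)^2-o(1)$, so $|R_j|\ge\delta/16$ for large $n$, and its agreement is at least $\frac12+\frac\delta{32}$. All bounds are uniform in the balanced $\sigma$ that was fixed, so they hold for random $\sigma$ as well. $\blacksquare$
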